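\title{Sets without near arithmetic progressions of power-of-two difference}

\begin{abstract}
Let $g_t(n)$ be the largest density of a set $A\subseteq\{1,\dots,n\}$ that
contains no $t$-term arithmetic progression with difference $d$ a power of $2$,
not even up to an error $w$ in the terms, whenever $w/d<d/n$. Steven Leth
conjectured that $g_t(n)$ decays faster than every power of $1/\log n$. We show
that $g_t(n)=\Theta\bigl((\log n)^{-\gamma_t}\bigr)$ for every $t\ge 2$, where
$\gamma_2=\log_2 3$ and, for $t\ge3$, $\gamma_t=\log_2\frac{q}{q-1}$ with $q$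
the largest odd integer not exceeding $t$. The conjecture is therefore false.
\end{abstract}

\section{The problem and the results}\label{sec:intro}

Throughout, $\mathbb{N}=\{1,2,3,\dots\}$, $\mathbb{N}_0=\mathbb{N}\cup\{0\}$,
and $[x,y]=\{x,x+1,\dots,y\}$ for integers $x\le y$.

A set of integers can avoid arithmetic progressions of a given difference and
still come close to containing one. To measure this, thicken each term of a
progression to an interval. For $t,d\in\mathbb{N}$ and $w\in\mathbb{N}_0$, a
\emph{$(t,d,w)$-progression} is a set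
\[
\bigcup_{i=0}^{t-1}\,[b+id,\;b+id+w]\qquad\text{with } b\in\mathbb{N}_0 ;
\]
the $t$ intervals are its \emph{blocks}. A set $A\subseteq\mathbb{N}$
\emph{nearly contains} a $(t,d,w)$-progression if, for some
$b\in\mathbb{N}_0$, it meets each of the $t$ blocks. For $w=0$ this says that
$A$ contains a $t$-term arithmetic progression with difference $d$.

Fix $t\ge2$ and $n\in\mathbb{N}$. A set $A\subseteq[1,n]$ is \emph{admissible}
if it does not nearly contain a $(t,d,w)$-progression for any $d=2^j$ with
$j\in\mathbb{N}_0$ and any $w\in\mathbb{N}_0$ with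
\[
\frac wd<\frac dn,\qquad\text{that is,}\qquad w<\frac{d^2}{n}.
\]
Thus the error, measured against the difference, must be smaller than the
difference, measured against the whole interval. The empty set is admissible,
and we put
\[
g_t(n)=\max\bigl\{|A|/n:\ A\subseteq[1,n]\text{ admissible}\bigr\}.
\]

\medskip
\noindent\textbf{Conjecture} (Steven Leth; see \cite{NAP})\textbf{.}
\emph{For all $t,k\in\mathbb{N}$ with $t\ge2$ and all sufficiently large $n$,}
\begin{equation}\label{eq:conj}
g_t(n)<\frac{1}{(\log n)^k}.
\end{equation}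

We determine the order of magnitude of $g_t(n)$. Put
\[
\alpha_2=\frac13,\qquad
\alpha_t=1-\frac1q\quad(t\ge3,\ q\text{ the largest odd integer}\le t),\qquad
\gamma_t=\log_2\frac1{\alpha_t}.
\]
Then $\alpha_t\ge\frac13$ for all $t$, $\gamma_2=\log_23\approx1.585$, and
$\gamma_t=\log_2\frac q{q-1}\le\log_2\frac32<0.585$ for $t\ge3$.

\begin{theorem}\label{thm:lower}
For all $t\ge2$ and $n\ge16$,
\[ g_t(n)\ \ge\ \tfrac1{64}\,(\log_2n)^{-\gamma_t}. \]
\end{theorem}

\begin{theorem}\label{thm:upper}
For all $t\ge2$ and $n\ge256$,
\[ g_t(n)\ \le\ 891\,e^{30}\,(\log_2n)^{-\gamma_t}. \]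
\end{theorem}

\begin{corollary}\label{cor:main}
We have $g_t(n)=\Theta\bigl((\log n)^{-\gamma_t}\bigr)$ with absolute implied
constants. If $(t,k)=(2,1)$, then \eqref{eq:conj} holds for all sufficiently
large $n$. For every other pair $t\ge2$, $k\ge1$ we have
$g_t(n)(\log n)^k\to\infty$, so \eqref{eq:conj} fails for all sufficiently
large $n$. In particular the conjecture is false.
\end{corollary}

\begin{proof}
With $\log$ the natural logarithm,
$(\log_2n)^{-\gamma_t}=(\log2)^{\gamma_t}(\log n)^{-\gamma_t}$, and
$(\log 2)^2<(\log2)^{\gamma_t}<1$ because $0<\gamma_t<2$. So the two theorems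
give the first claim, and $g_t(n)(\log n)^k$ lies between two constant multiples
of $(\log n)^{k-\gamma_t}$. It tends to $\infty$ if $k>\gamma_t$ and to $0$ if
$k<\gamma_t$. Since $1<\gamma_2<2$ and $\gamma_t<1$ for $t\ge3$, the second case
occurs for $(t,k)=(2,1)$ and the first for every other pair.
\end{proof}

The disproof of the conjecture needs only Theorem~\ref{thm:lower}.
Section~\ref{sec:idea} explains, on two examples with $t=2$, where the power of
$\log n$ comes from. Section~\ref{sec:exact} identifies $\alpha_t$ as the answer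
to a problem about exact progressions, and Sections~\ref{sec:lower}
and~\ref{sec:upper} prove the two theorems. From now on $t\ge2$ is fixed,
$\alpha=\alpha_t$, $\gamma=\gamma_t$, and $m=\lfloor\log_2n\rfloor$, so that
$2^m\le n<2^{m+1}$.

\section{Depth and tolerance}\label{sec:idea}

Which differences matter? If $d>n$, the second block lies beyond $n$ and there
is no condition on $A$. If $d\le n$, then $w<d^2/n\le d$, so the blocks are
disjoint. If $d\le\sqrt n$, then $w<1$ and only exact progressions are
forbidden. Exact progressions alone do not force small density: for $t=2$ no two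
multiples of $3$ differ by a power of $2$. Any decay of $g_t(n)$ must therefore
come from the differences $\sqrt n<2^j\le n$, of which there are about $m/2$. If
each of them cost a constant factor in density, $g_t(n)$ would decay like a
negative power of $n$, and the conjecture would hold with room to spare. It
turns out that only about $\log_2m$ of these conditions are independent.

To see this, write $d=2^{m-u}$ and call $u$ the \emph{depth} of $d$. From
$2^m\le n<2^{m+1}$ we get
\begin{equation}\label{eq:tol}
2^{m-2u-1}<\frac{d^2}{n}\le 2^{m-2u}.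
\end{equation}
So a difference of depth $u$ tolerates an error whose size is that of a
difference of depth about $2u$.

\begin{example}[one set serves many differences]\label{ex:lower}
Let $t=2$ and $E=\{x\in\mathbb{Z}: x\bmod 12\in\{0,1,2\}\}$. Every power of two
$d\ge4$ is congruent to $4$ or $8$ modulo $12$. If $x_0\in[b,b+1]$ and
$x_1\in[b+d,b+d+1]$, then $x_1-x_0\in[d-1,d+1]$ has residue in
$\{3,4,5,7,8,9\}$, while a difference of two elements of $E$ has residue in
$\{10,11,0,1,2\}$. So $E$ avoids all $d\ge4$ at once, for $w\le1$. The set $E$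
consists of every third interval $[4f,4f+3]$ with its last point removed. The
removal is necessary: $12$ and $15$ lie in the blocks $[11,12]$ and $[15,16]$.
It lowers the density from $\frac13$ to $\frac14$.
\end{example}

Replace the intervals of length $4$ by intervals of length $2^{m-p}$, again with
the last quarter removed. The new set avoids all differences of depth $u\le p$
for errors $w\le2^{m-p-2}$ (Lemma~\ref{lem:scale} below), and by \eqref{eq:tol}
this covers every permitted error once $u\ge p/2+1$. One set of constant density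
thus disposes of all depths between about $p/2$ and $p$, and about $\log_2m$
such sets dispose of all depths.

\begin{example}[two differences that compound]\label{ex:upper}
Let $t=2$, $n=1024$, let $A$ be admissible and $x\ge0$. Consider the three
clusters $C_a=x+256a+\{0,16,32\}$, $a=0,1,2$. If $A$ met $C_a$ and $C_{a'}$ with
$a<a'$, it would meet the blocks $[b,b+32]$ and $[b+d,b+d+32]$ with $b=x+256a$
and $d=256(a'-a)\in\{256,512\}$; this is forbidden because $32<64\le d^2/n$. So
$A$ meets at most one cluster. Two points of one cluster differ by $16$ or $32$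
and form an exact progression, which is forbidden too. Hence $A$ contains at
most one of the nine points: the factor $\frac13$ is paid once at depth $2$ and
again at depth $6$.
\end{example}

In this example a whole cluster at depth about $2u$ fits into one block of a
progression at depth $u$, so the conditions at depths $u,2u,4u,\dots$ multiply.
The two examples point to the same count: about $\log_2m$ factors, each equal to
the best density $\alpha$ for exact progressions, which gives
$\alpha^{\log_2m}=m^{-\gamma}$. To obtain this up to a constant factor, the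
relative losses at the successive levels must be summable. In both proofs the
loss at level $k$ is $O(2^{-k})$, and its price is an additive term of size $k$
in a recursion that doubles the depth.

\section{Exact progressions}\label{sec:exact}

Call a $t$-term arithmetic progression \emph{dyadic} if its difference is $2^j$
for some $j\ge0$. A periodic set of density $\alpha$ without dyadic progressions
comes from an odd modulus. Define $q$ and $T\subseteq\mathbb{Z}/q\mathbb{Z}$ by
\[
\begin{array}{ll}
t=2: & q=3,\quad T=\{0\};\\[2pt]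
t\ge3: & q\text{ the largest odd integer}\le t,\quad
T=(\mathbb{Z}/q\mathbb{Z})\setminus\{0\}.
\end{array}
\]
In both cases $|T|/q=\alpha$.

\begin{lemma}\label{lem:res}
If $f\in\mathbb{Z}$ and $e=2^j$ with $j\ge0$, then the residues of
$f,f+e,\dots,f+(t-1)e$ modulo $q$ do not all lie in $T$.
\end{lemma}

\begin{proof}
For $t=2$, if $f\equiv f+e\equiv0\pmod3$ then $3\mid e$, which is false. For
$t\ge3$, the number $e$ is coprime to the odd number $q$, so the first $q\le t$
terms run through all residues modulo $q$, and one of them is $0\notin T$.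
\end{proof}

Let $F(N)$ be the largest size of a set $S\subseteq[0,N-1]$ that contains no
dyadic progression. The next proposition says that, up to a bounded additive
error, nothing beats the periodic example. Only its upper bound is used later,
and the proof of the upper bound uses only the differences $1$ and $2$.

\begin{proposition}\label{prop:F}
For all $N\ge1$ we have $\alpha N\le F(N)\le\alpha N+10$.
\end{proposition}

\begin{proof}
For the lower bound let $S_c=\{x\in[0,N-1]:(x-c)\bmod q\in T\}$. By
Lemma~\ref{lem:res} no $S_c$ contains a dyadic progression, and the average of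
$|S_c|$ over $c\in[0,q-1]$ is $\alpha N$.

For the upper bound let $S\subseteq[0,N-1]$ contain no dyadic progression.

\emph{The case $t=2$.} No two elements of $S$ differ by $1$ or $2$, so each
interval $[3i,3i+2]$ contains at most one, and
$|S|\le\lceil N/3\rceil\le\alpha N+1$.

\emph{The case $t$ odd.} Here $\alpha=1-\frac1t$. Each of the
$\lfloor N/t\rfloor$ disjoint intervals $[it,it+t-1]$ in $[0,N-1]$ has a point
outside $S$, so $|S|\le N-\lfloor N/t\rfloor\le\alpha N+1$.

\emph{The case $t\ge4$ even.} Here $\alpha=1-\frac1{t-1}$, and the difference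
$1$ alone gives only $1-\frac1t$. The value $1-\frac1t$ would require the
complement of $S$ to have almost all gaps equal to $t$. An even gap preserves
parity, however, and the difference $2$ forces the complement to visit both
parities regularly. We show that the average gap is then at most $t-1$, up to
end effects.

If $N<2t$, then $|S|\le N=\alpha N+\frac N{t-1}\le\alpha N+\frac{2t}{t-1}
\le\alpha N+3$. Let $N\ge2t$ and $R=[0,N-1]\setminus S=\{r_1<\dots<r_M\}$. The
set $R$ meets every $t$-term progression in $[0,N-1]$ of difference $1$ or $2$.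
This has two consequences.
\begin{itemize}
\item[(i)] $r_1\le t-1$, $r_M\ge N-t$, and $r_{i+1}-r_i\le t$ for all $i$,
since otherwise $t$ consecutive integers lie in $S$.
\item[(ii)] $R$ has an element of each parity in $[0,2t-1]$ and in
$[N-2t,N-1]$, since the even and the odd numbers of such an interval form
$t$-term progressions of difference $2$. Moreover, if $r<r'$ are elements of $R$
of the same parity with no element of $R$ of that parity between them, then
$r'-r\le2t$, since otherwise $r+2,r+4,\dots,r+2t$ lie in $S$.
\end{itemize}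
Split the sequence $r_1,\dots,r_M$ into maximal runs of constant parity,
numbered $1,\dots,P$; by (ii), $P\ge2$. Let $c_p$ be the number of elements of
run $p$, let $\rho_p$ be its last element minus its first, and for $p<P$ let
$o_p$ be the first element of run $p+1$ minus the last element of run $p$. We
record four facts.
\begin{itemize}
\item[(a)] $1\le o_p\le t-1$, because $o_p$ is odd, $o_p\le t$, and $t$ is even.
\item[(b)] $\rho_p\le(c_p-1)t$ by (i). So $c_p\ge2$ if $\rho_p>0$, and
$c_p\ge3$ if $\rho_p>t$.
\item[(c)] $\rho_1\le2t$ and $\rho_P\le2t$. Indeed, run $1$ ends before the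
least element of $R$ of the parity opposite to $r_1$, which is at most $2t-1$;
run $P$ begins after the largest element of the parity opposite to $r_M$, which
is at least $N-2t$.
\item[(d)] $o_{p-1}+\rho_p+o_p\le2t$ for $1<p<P$, by (ii) applied to the last
element of run $p-1$ and the first element of run $p+1$.
\end{itemize}
Charge each inner run with its own length and half of the two odd gaps next to
it. We claim that the charge is at most $t-1$ per element:
\begin{equation}\label{eq:charge}
\tfrac12(o_{p-1}+o_p)+\rho_p\le(t-1)c_p\qquad(1<p<P).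
\end{equation}
If $\rho_p=0$, the left side is at most $t-1$ by (a). If $\rho_p>0$, then by (d)
the left side is at most $(t-\frac12\rho_p)+\rho_p=t+\frac12\rho_p$. For
$0<\rho_p\le t$ this is at most $\frac32t\le2(t-1)$, because $t\ge4$, and
$c_p\ge2$. For $\rho_p>t$ we have $\rho_p\le2t-2$ by (a) and (d), so the bound is
at most $2t-1\le3(t-1)$, and $c_p\ge3$. This proves \eqref{eq:charge}.

Now
\[
r_M-r_1=\sum_{p=1}^P\rho_p+\sum_{p=1}^{P-1}o_p
=\rho_1+\rho_P+\tfrac12(o_1+o_{P-1})
+\sum_{1<p<P}\Bigl(\tfrac12(o_{p-1}+o_p)+\rho_p\Bigr),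
\]
which also holds for $P=2$, when the last sum is empty. By (a), (c) and
\eqref{eq:charge}, $r_M-r_1\le5t+(t-1)M$. By (i),
$N\le r_M+t\le(r_M-r_1)+2t\le(t-1)M+7t$. Hence
$|S|=N-M\le\alpha N+\frac{7t}{t-1}\le\alpha N+\frac{28}3$.
\end{proof}

The inequality $\frac32t\le2(t-1)$ is the one place where $t\ge4$ is needed. It
fails for $t=2$, as it must: the formula $1-\frac1{t-1}$ would give density $0$.
This is why $\alpha_2$ does not follow the pattern of the other $\alpha_t$.

\section{The lower bound}\label{sec:lower}

\subsection*{One scale}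
We inflate the residue set $T$ by a factor $2^s$ and remove the last $h$ points
of each interval of length $2^s$. For integers $s\ge0$ and $0\le h<2^s$ let
\[
E(s,h)=\bigl\{x\in\mathbb{Z}:\ \lfloor x/2^s\rfloor\bmod q\in T,\ \
x\bmod2^s<2^s-h\bigr\},
\]
where $x\bmod 2^s\in[0,2^s-1]$. The set of Example~\ref{ex:lower} is $E(2,1)$
for $t=2$. The set $E(s,h)$ has period $q2^s$ and contains $|T|(2^s-h)$ points
in each period, so its density is $\alpha(1-h2^{-s})$.

\begin{lemma}\label{lem:scale}
Let $d=2^j$ with $j\ge s$, let $0\le w\le h$, and let $b,c\in\mathbb{Z}$. Then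
$E(s,h)+c$ does not meet all of the blocks $[b+id,b+id+w]$, $0\le i\le t-1$.
\end{lemma}

\begin{proof}
Replacing $b$ by $b-c$, we may assume $c=0$. Suppose $x_i\in E(s,h)$ lies in the
$i$th block for each $i$, and slide all points back to the first block:
$y_i=x_i-id\in[b,b+w]$. Since $2^s\mid d$, we have
$y_i\bmod2^s=x_i\bmod2^s\le2^s-h-1$.

We claim that $\lfloor y_i/2^s\rfloor$ does not depend on $i$. Otherwise there
are $i,i'$ with $f=\lfloor y_i/2^s\rfloor<\lfloor y_{i'}/2^s\rfloor$. Then
$y_{i'}\ge(f+1)2^s$ and $y_i\le(f+1)2^s-h-1$, so $y_{i'}-y_i\ge h+1>w$, which is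
impossible for two points of $[b,b+w]$.

Let $f$ be the common value. Then $\lfloor x_i/2^s\rfloor=f+i2^{j-s}$ has
residue in $T$ for $0\le i\le t-1$, contrary to Lemma~\ref{lem:res}.
\end{proof}

That $d$ is a power of $2$ enters twice: $d$ is a multiple of $2^s$, and the
quotient $d/2^s$ is coprime to $q$.

\subsection*{The choice of scales}
At level $k\ge2$ we remove the proportion $2^{-k}$; that is, we use
$E(m-p_k,2^{m-p_k-k})$ for a depth $p_k$ to be chosen. By
Lemma~\ref{lem:scale} and \eqref{eq:tol} this set handles the depths $u$ with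
$u\le p_k$ and $2u\ge p_k+k$. For level $k$ to take over at depth $p_{k-1}+1$ we
ask that
\begin{equation}\label{eq:p}
2p_{k-1}+2=p_k+k\qquad(k\ge2).
\end{equation}
The solution with $p_1=3$ is $p_k=2^k+k$: both sides of \eqref{eq:p} then equal
$2^k+2k$. Two ranges of depth remain. The depths $u\le3$ are handled by confining
$A$ to a short initial interval, and the depths beyond about $m/2$, where $w=0$,
by the single set $E(0,0)$.

\begin{proof}[Proof of Theorem~\ref{thm:lower}]
Let $n\ge16$, so $m\ge4$. Let $L$ be the largest integer with $2^L+2L\le m$;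
then $L\ge1$, and
\begin{equation}\label{eq:L}
p_L+L\le m,\qquad m<2^{L+1}+2L+2=2p_L+2,\qquad 2^L\le m .
\end{equation}
Put $E_1=E(0,0)$ and, for $2\le k\le L$,
\[
E_k=E(s_k,h_k),\qquad s_k=m-p_k,\qquad h_k=2^{m-p_k-k}.
\]
Since $p_k+k\le p_L+L\le m$, the number $h_k$ is a positive integer, and
$h_k=2^{-k}2^{s_k}<2^{s_k}$. So $E_k$ is defined; $E_1$ has density $\alpha$ and
$E_k$ has density $\alpha(1-2^{-k})$ for $k\ge2$. Let $H=2^{m-3}-1$ and, for
integers $c_1,\dots,c_L$,
\[
A=[1,H]\cap\bigcap_{k=1}^L(E_k+c_k).
\]

\emph{$A$ is admissible for every choice of the $c_k$.} Let $d=2^{m-u}$ with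
$u\le m$ an integer and let $w<d^2/n$, so $w<2^{m-2u}$ by \eqref{eq:tol}. Since
$3=p_1<p_2<\dots<p_L$, one of the following cases occurs.
\begin{itemize}
\item $u\le3$. Since $b\ge0$, the second block lies in
$[d,\infty)\subseteq[2^{m-3},\infty)$ and misses $[1,H]$. This is the only place
in the proof where $b\ge0$ is used.
\item $p_{k-1}+1\le u\le p_k$ for some $2\le k\le L$. Then $m-u\ge s_k$, and by
\eqref{eq:p} $w<2^{m-2p_{k-1}-2}=2^{m-p_k-k}=h_k$. Lemma~\ref{lem:scale} applies
to $E_k+c_k\supseteq A$.
\item $u\ge p_L+1$. Then $m-2u\le m-2p_L-2<0$ by \eqref{eq:L}, so $w=0$, and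
Lemma~\ref{lem:scale} applies to $E_1+c_1\supseteq A$.
\end{itemize}

\emph{The size of $A$.} The periods of the sets $E_k$ are far from coprime, so
there is no reason for a fixed intersection to have the product density. Random
translation supplies the missing independence. Choose $c_1,\dots,c_L$
independently, each $c_k$ uniformly from one period of $E_k$. For fixed $x$ the
events $x-c_k\in E_k$ are independent, and the $k$th has probability equal to
the density of $E_k$. By linearity of expectation and the inequality
$\prod(1-a_k)\ge1-\sum a_k$ for $a_k\in[0,1]$,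
\[
\mathbb{E}|A|=H\alpha^L\prod_{k=2}^L(1-2^{-k})
\ge H\alpha^L\Bigl(1-\sum_{k\ge2}2^{-k}\Bigr)=\tfrac12H\alpha^L ,
\]
and some choice of the $c_k$ gives $|A|\ge\frac12H\alpha^L$. Since $m\ge4$, we
have $H\ge2^{m-3}-2^{m-4}=2^{m-4}>n/32$. Since $L\le\log_2m$ and
$\alpha=2^{-\gamma}$, we have
$\alpha^L\ge\alpha^{\log_2m}=m^{-\gamma}\ge(\log_2n)^{-\gamma}$. Therefore
$|A|/n\ge\frac1{64}(\log_2n)^{-\gamma}$.
\end{proof}

\section{The upper bound}\label{sec:upper}

We iterate Example~\ref{ex:upper}: clusters of clusters, with $N_k$ points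
spaced $d_k$ apart at level $k$. An admissible set occupies at most the
proportion $F(N_k)/N_k\le\alpha+10/N_k$ at level $k$. With $N_k$ constant the
error $10/N_k$ would recur at every level and change the exponent, so we take
$N_k=2^k$.

\subsection*{Nested grids}
Let $n\ge256$, so $m\ge8$, and let $\ell=\lfloor\log_2m\rfloor-2\ge1$. Let $u_k$
be the depth of $d_k$. A cluster of level $k+1$ has width less than
$N_{k+1}d_{k+1}=2^{k+1+m-u_{k+1}}$, and it must fit into a block permitted for
$d_k$. By \eqref{eq:tol} this is guaranteed when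
$k+1+m-u_{k+1}=m-2u_k-1$, that is, $u_{k+1}=2u_k+k+2$. We start at $u_1=4$ and
put, for $1\le k\le\ell$,
\[
N_k=2^k,\qquad u_k=2^{k+2}-k-3,\qquad d_k=2^{m-u_k};
\]
indeed $2u_k+k+2=2^{k+3}-k-4=u_{k+1}$. The recursion shows that $u_k$ is
strictly increasing, so $u_k\ge k$, and $u_k\le u_\ell<2^{\ell+2}\le m$. Hence
each $d_k$ is a power of $2$ with nonnegative integer exponent, and
\begin{equation}\label{eq:Nd}
N_1d_1=2^{m-3},\qquad N_{k+1}d_{k+1}=2^{m-2u_k-1}\le d_k\quad(1\le k<\ell).
\end{equation}
For $0\le r\le\ell$ define the grid below level $r$ and its width by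
\[
K_r=\Bigl\{\sum_{k=r+1}^\ell a_kd_k:\ a_k\in[0,N_k-1]\Bigr\},\qquad
W_r=\sum_{k=r+1}^\ell(N_k-1)d_k ,
\]
so that $K_r\subseteq[0,W_r]$, $K_\ell=\{0\}$ and $W_\ell=0$. All products over
$k>r$ below run over $r<k\le\ell$.

\begin{lemma}\label{lem:grid}
\begin{itemize}
\item[(a)] $W_k<d_k^2/n$ and $W_k\le n4^{-k}$ for $1\le k\le\ell$, and
$W_0<n/8$.
\item[(b)] $|K_r|=\prod_{k>r}N_k$ for $0\le r\le\ell$.
\end{itemize}
\end{lemma}

\begin{proof}
We first show by downward induction that $W_k<d_k$ for $1\le k\le\ell$. This
holds for $k=\ell$ since $W_\ell=0$. If $W_k<d_k$, then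
\begin{equation}\label{eq:W}
W_{k-1}=(N_k-1)d_k+W_k<N_kd_k ,
\end{equation}
and for $k\ge2$ the right side is at most $d_{k-1}$ by \eqref{eq:Nd}. So
\eqref{eq:W} holds for $1\le k\le\ell$.

(a) By \eqref{eq:W} and \eqref{eq:Nd}, $W_0<2^{m-3}\le n/8$, and
$W_k<2^{m-2u_k-1}$ for $1\le k<\ell$; the latter also holds for $k=\ell$, as
$W_\ell=0$. Now $2^{m-2u_k-1}<d_k^2/n$ by \eqref{eq:tol}, and
$2^{m-2u_k-1}\le n4^{-u_k}\le n4^{-k}$.

(b) For $r<\ell$, the grid $K_r$ is the union of the sets $ad_{r+1}+K_{r+1}$,
$a\in[0,N_{r+1}-1]$. They are disjoint because $K_{r+1}\subseteq[0,W_{r+1}]$ and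
$W_{r+1}<d_{r+1}$. So $|K_r|=N_{r+1}|K_{r+1}|$, and $|K_\ell|=1$.
\end{proof}

\begin{lemma}\label{lem:tree}
Let $A$ be admissible, $x\in\mathbb{N}_0$ and $0\le r\le\ell$. Then
$|A\cap(x+K_r)|\le\prod_{k>r}F(N_k)$.
\end{lemma}

\begin{proof}
We use downward induction on $r$, for all $x\ge0$ at once. For $r=\ell$ the set
$x+K_\ell$ is a point and the empty product is $1$. Let $r<\ell$ and let $S$ be
the set of occupied clusters,
\[
S=\bigl\{a\in[0,N_{r+1}-1]:\ A\cap(x+ad_{r+1}+K_{r+1})\ne\emptyset\bigr\}.
\]
Suppose $S$ contains a dyadic progression $c,c+2^j,\dots,c+(t-1)2^j$. Put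
$b=x+cd_{r+1}\ge0$, $d=2^jd_{r+1}$ and $w=W_{r+1}$. The cluster with index
$c+i2^j$ is $b+id+K_{r+1}\subseteq[b+id,b+id+w]$, so $A$ meets all $t$ blocks.
But $d$ is a power of $2$ and $w<d_{r+1}^2/n\le d^2/n$ by
Lemma~\ref{lem:grid}(a), which contradicts admissibility. Hence
$|S|\le F(N_{r+1})$. Each occupied cluster is a translate of $K_{r+1}$ by a
nonnegative integer and contains at most $\prod_{k>r+1}F(N_k)$ points of $A$ by
the induction hypothesis.
\end{proof}

\subsection*{Averaging over translates}
Every translate $x+K_0$ with $x\ge0$ has a small proportion of its points in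
$A$, and we want to conclude that $A$ is small. The restriction $x\ge0$, which
comes from the requirement $b\ge0$, is an obstacle: a point $a<W_0$ is not
covered by all $|K_0|$ translates $a-\kappa+K_0$, $\kappa\in K_0$, since
$a-W_0<0$. Nor can the interval $[1,W_0]$ be discarded, because
$W_0\ge d_1>n/32$. We therefore treat $[W_0+1,n]$ with the grid $K_0$, then
$[W_1+1,W_0]$ with the narrower grid $K_1$, and so on. Each level dropped costs
at most a factor $3$, and the lengths of the intervals decay faster.

\begin{proof}[Proof of Theorem~\ref{thm:upper}]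
Put $\delta_k=\alpha(1+30\cdot2^{-k})$. By Proposition~\ref{prop:F} and
$\alpha\ge\frac13$,
\[
\frac{F(N_k)}{N_k}\le\alpha+\frac{10}{2^k}\le\delta_k .
\]
Let $D_r=\prod_{k>r}\delta_k$. Since $\delta_k\ge\frac13$ and $1+z\le e^z$,
\begin{equation}\label{eq:D}
D_r=D_0\prod_{k=1}^r\delta_k^{-1}\le3^rD_0,\qquad
D_0=\alpha^\ell\prod_{k=1}^\ell(1+30\cdot2^{-k})\le e^{30}\alpha^\ell .
\end{equation}

Let $A\subseteq[1,n]$ be admissible. Set $W_{-1}=n$ and
$I_r=[W_r+1,W_{r-1}]$ for $0\le r\le\ell$. Since
$0=W_\ell<\dots<W_0<W_{-1}=n$, these intervals partition $[1,n]$. Fix $r$ and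
count the pairs $(a,\kappa)$ with $a\in A\cap I_r$ and $\kappa\in K_r$. For such
a pair, $x=a-\kappa$ satisfies $1\le x\le W_{r-1}$, because
$0\le\kappa\le W_r<a\le W_{r-1}$, and $a\in A\cap(x+K_r)$. The pair $(x,a)$
determines $(a,\kappa)$. By Lemmas~\ref{lem:tree} and~\ref{lem:grid}(b),
\[
|A\cap I_r|\,|K_r|\le\sum_{x=1}^{W_{r-1}}|A\cap(x+K_r)|
\le W_{r-1}\prod_{k>r}F(N_k)\le W_{r-1}D_r|K_r| ,
\]
so $|A\cap I_r|\le D_rW_{r-1}$. Summing over $r$ and using \eqref{eq:D} and
Lemma~\ref{lem:grid}(a),
\[
|A|\le\sum_{r=0}^\ell3^rD_0W_{r-1}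
\le D_0n\Bigl(1+\frac38+\sum_{r\ge2}3^r4^{-(r-1)}\Bigr)
=D_0n\Bigl(1+\frac38+9\Bigr)\le11e^{30}\alpha^\ell n ,
\]
where $\sum_{r\ge2}3^r4^{-(r-1)}=3\sum_{i\ge1}(3/4)^i=9$.

It remains to express $\alpha^\ell$ in terms of $n$. From $\ell\ge\log_2m-3$ we
get $\alpha^\ell\le\alpha^{-3}m^{-\gamma}\le27m^{-\gamma}$. From
$\log_2n<m+1\le2m$ and $2^\gamma=1/\alpha\le3$ we get
$m^{-\gamma}\le2^\gamma(\log_2n)^{-\gamma}\le3(\log_2n)^{-\gamma}$. Since
$11\cdot27\cdot3=891$, we conclude that
$|A|/n\le891\,e^{30}(\log_2n)^{-\gamma}$.
\end{proof}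

\begin{thebibliography}{9}
\bibitem{NAP}
\emph{7. Near Arithmetic Progressions},
\texttt{http://aimpl.org/nscombinatorial/7}.
\end{thebibliography}
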